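# A reflexive Banach space of density $\mathfrak b$ without an equivalent 2-rotund norm

## Rotund norms, density, unconditional bases and the cardinal $\mathfrak b$

All Banach spaces are real. A cardinal $\kappa$ is identified with the set of ordinals below it. $\omega=\{0,1,2,\dots\}$, and $B_Y$ is the closed unit ball of $Y$.

**Definition (2R norm).** The norm of a Banach space $X$ is *2-rotund* (2R), a notion introduced by Milman, if every sequence $(x_n)$ in the unit ball of $X$ with $\lim_{m,n\to\infty}\|x_m+x_n\|=2$ converges in norm.

The double limit runs over all pairs, $m=n$ included. This costs nothing: if the limit is $2$ over pairs $m\ne n$, then $\|x_n\|\ge\|x_m+x_n\|-1$ shows $\|x_n\|\to1$, so $\|x_n+x_n\|\to2$ as well.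

*Example.* The norm of a Hilbert space is 2R, because for $\|x_m\|,\|x_n\|\le1$
$$\|x_m-x_n\|^2=2\|x_m\|^2+2\|x_n\|^2-\|x_m+x_n\|^2\le 4-\|x_m+x_n\|^2\to0 ,$$
so $(x_n)$ is Cauchy. This includes the nonseparable spaces $\ell_2(\tau)$.

*Example.* On $\ell_2$ put $|x|=\max\big(|x(1)|,\|x\|_2/\sqrt2\big)$. Since $\|x\|_2/\sqrt2\le|x|\le\|x\|_2$, this is an equivalent norm. It is not 2R. Let $x_n=e_1+e_n$ for $n\ge2$. Then $|x_n|=1$. The vector $x_m+x_n$ has first coordinate $2$ and $\|x_m+x_n\|_2/\sqrt2\le\sqrt8/\sqrt2=2$, so $|x_m+x_n|=2$ for all $m,n$. But $(x_n)$ does not converge. So 2R is a property of the norm, and the meaningful question about a space is whether *some* equivalent norm is 2R.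

**Definition (kR norm).** For $k\ge2$, a norm is *kR* if every sequence in the unit ball with $\lim_{n_1,\dots,n_k\to\infty}\|x_{n_1}+\dots+x_{n_k}\|=k$ converges in norm.

*Example.* Every 2R norm is kR for every $k\ge2$: in the unit ball, $\|x_{n_1}+\dots+x_{n_k}\|\le\|x_{n_1}+x_{n_2}\|+(k-2)$, so if the left side tends to $k$ then $\|x_{n_1}+x_{n_2}\|\to2$. Hence "no equivalent kR norm for any $k\ge 2$" is at least as strong as "no equivalent 2R norm".

**Definition (density).** The *density* of $X$ is the least cardinality of a dense subset. *Example.* For infinite $\tau$, the space $\ell_2(\tau)$ has density $\tau$: rational combinations of unit vectors are dense, and the $\tau$ unit vectors are at mutual distance $\sqrt2$.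

**Definition (1-unconditional basis).** A family $(z_\gamma)_{\gamma<\kappa}$ of nonzero vectors with dense linear span in $X$ is a *1-unconditional basis* if $\|\sum\varepsilon_\gamma a_\gamma z_\gamma\|=\|\sum a_\gamma z_\gamma\|$ for all finitely supported scalars $(a_\gamma)$ and all signs $\varepsilon_\gamma=\pm1$. *Example.* The unit vectors of $\ell_2(\kappa)$.

The usual consequences hold for uncountable $\kappa$ too. For $A\subset\kappa$ let $T$ be the sign change that is $+1$ on $A$ and $-1$ off $A$. Then $P_A=(I+T)/2$ is a projection of norm at most $1$ on the span, so it extends to $X$. Taking $A=\{\gamma\}$ gives continuous coordinate functionals $z_\gamma^*$. Along the finite sets $A$ we have $P_Ax\to x$, since this holds on the span and the $P_A$ are contractions. As $P_Ax=\sum_{\gamma\in A}z^*_\gamma(x)z_\gamma$ for finite $A$, a vector all of whose coordinates vanish is $0$. The *support* of $x$ is $\{\gamma:z_\gamma^*(x)\ne0\}$.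

**Definition (the cardinal $\mathfrak b$).** For $f,g\in\omega^\omega$ write $f\le^*g$ if $f(n)\le g(n)$ for all large $n$, and $f=^*g$ if $f(n)=g(n)$ for all large $n$. A set of functions is *bounded* if a single $g$ satisfies $f\le^*g$ for all its members $f$. $\mathfrak b$ is the least cardinality of an unbounded subset of $\omega^\omega$.

*Example.* The constant functions are bounded by $g(n)=n$. Every countable set $\{f_0,f_1,\dots\}$ is bounded by $g(n)=\max_{i\le n}f_i(n)$. The whole of $\omega^\omega$ is unbounded, since $g+1\not\le^*g$. Hence $\aleph_1\le\mathfrak b\le2^{\aleph_0}$, and under CH $\mathfrak b=\aleph_1$.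

## 2R renormings of nonseparable reflexive spaces: the statements

Two facts frame the problem. Every Banach space with a 2R norm is reflexive. Milman asked whether, for separable spaces, having an equivalent 2R norm characterizes reflexivity, and Odell and Schlumprecht answered positively: every separable reflexive space admits an equivalent 2R norm. The question of this lecture is the nonseparable one: does every nonseparable reflexive Banach space admit an equivalent 2R norm? The answer is no, in ZFC.

**Theorem 1.** There is a reflexive Banach space $X$ of density $\mathfrak b$, with a 1-unconditional basis $(z_\gamma)_{\gamma<\mathfrak b}$, which admits no equivalent 2R norm.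

**Theorem 2.** For every equivalent norm $|\cdot|$ on this $X$ there are $\lambda>0$, $\varepsilon_n\downarrow0$ and a weakly null, disjointly supported, norm-separated sequence $(x_n)_{n\ge1}$ such that
$$\Big|\,\Big|\sum_{i=1}^ka_ix_{n_i}\Big|-\lambda\Big|\le\varepsilon_{n_1}\quad\text{whenever } n_1<\dots<n_k,\ k\le n_1+1,\ a_i\ge0,\ \sum a_i=1.\tag{1}$$
In particular $X$ has no equivalent kR norm for any $k\ge2$.

**Theorem 3.** For every cardinal $\tau\ge\mathfrak b$ (in ZFC), and, using a theorem of Shelah, for every $\tau\ge\aleph_2$, there is a reflexive space of density $\tau$ with no equivalent 2R norm. Hence the least density of a reflexive space without an equivalent 2R norm is $\aleph_1$ or $\aleph_2$, and it is $\aleph_1$ if $\mathfrak b=\aleph_1$ (for example under CH).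

## Near-minimizers in $\ell_1$, worked by hand

Nonseparability alone is no obstruction, since $\ell_2(\tau)$ is 2R in its own norm. To see how one could defeat *all* equivalent norms of a space at once, take the simplest space where this must be possible: $\ell_1$. It is not reflexive, so the first fact above already tells us the answer, but a direct argument is instructive.

Let $|\cdot|$ be an equivalent norm on $\ell_1$, with $c\|x\|_1\le|x|\le C\|x\|_1$ and $c>0$. For $\theta\ge1$ let $V(\theta)$ be the set of finitely supported probability vectors with support in $[\theta,\infty)$, and $\lambda(\theta)=\inf\{|\mu|:\mu\in V(\theta)\}$. The numbers $\lambda(\theta)$ are nondecreasing and lie in $[c,C]$. Let $\lambda=\lim\lambda(\theta)>0$. Choose $\mu_n\in V(n)$ with pairwise disjoint supports and $|\mu_n|\le\lambda+\frac1n$. For $m\le n$ the average $\frac12(\mu_m+\mu_n)$ lies again in $V(m)$, so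
$$\lambda(m)\le\big|\tfrac12(\mu_m+\mu_n)\big|\le\lambda+\tfrac1m.$$
Thus $y_n=\mu_n/(\lambda+\frac1n)$ is in the unit ball and $|y_m+y_n|\to2$, while $\|\mu_m-\mu_n\|_1=2$ for $m\neq n$ prevents convergence. No equivalent norm on $\ell_1$ is 2R.

The argument used three things: (a) the vectors in the classes $V(\theta)$ are bounded away from $0$; (b) there are near-minimizers arbitrarily far out; (c) the average of two chosen near-minimizers is again in one of the classes, so it cannot be much shorter than its two ends.

## Mazur's theorem and the Schreier sets: where the averages leave the class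

In a reflexive space with an unconditional basis, (a) is incompatible with taking *all* probability vectors. A bounded disjointly supported sequence there is weakly null (we check this later), and by Mazur's theorem some convex combinations of it tend to $0$ in norm. So one must restrict the supports to a family $\mathfrak F$ of finite sets. For compactness, hence for reflexivity, no infinite set may have all its finite subsets in $\mathfrak F$.

The first family to try is the Schreier family $\mathcal S=\{F\subset\{1,2,\dots\}\text{ finite}:|F|\le\min F\}\cup\{\emptyset\}$. Put $\|a\|_{\mathcal S}=\max_{F\in\mathcal S}\sum_{i\in F}|a_i|$, and let $V(\theta)$ be the set of probability vectors whose support is in $\mathcal S$ and contained in $[\theta,\infty)$. Points (a) and (b) are fine: $\|\mu\|_{\mathcal S}=1$ for $\mu\in V(\theta)$. The argument stops at (c). Consider the norm $|a|=\|a\|_{\mathcal S}+\|a\|_2$ on finitely supported vectors. For $\mu\in V(\theta)$ we have $|\mu|=1+\|\mu\|_2$, and uniform measures on $k$ points beyond $\max(k,\theta)$ show that the infimum over $V(\theta)$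 is $1$ for every $\theta$. If $(\mu_m)$ are near-minimizers, $|\mu_m|\to1$, with supports $F_m$, then $|F_m|^{-1/2}\le\|\mu_m\|_2\to0$, so $|F_m|\to\infty$. But $F_n\cup F_m\in\mathcal S$ forces $|F_m|\le\min F_n$. So for every fixed $n$, the set $F_n\cup F_m$ is outside $\mathcal S$ for all large $m$, and (c) fails for this sequence and all its subsequences.

This is the point to get past. The early set $F_n$ must allow the later sets $F_m$ to be attached to it, although the sizes $|F_m|$ depend on the norm, are unbounded, and are unknown when the family is defined. The way out is to let a *coloring of pairs* carry the information: for $\alpha\in F_n$, $\beta\in F_m$, the color $d(\alpha,\beta)$ will tell $\alpha$ how large a block around $\beta$ is allowed. The coloring is fixed first, then the family, then the space; after that an adversary chooses a norm. So the coloring must be so rich that whatever near-minimizers the norm offers, infinitely many of them can be selected between which the colors are exactly the ones we want. On $\omega$ no such coloring exists, as we see next; on $\mathfrak b$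 one does.

## Strong colorings of pairs

For sets of ordinals, $A<B$ means $\alpha<\beta$ for all $\alpha\in A$, $\beta\in B$. $[A]^2$ is the set of pairs $\alpha<\beta$ in $A$, and $d(\alpha,\beta)$ is always written with $\alpha<\beta$.

**Definition (property $(S_\kappa)$).** There is $e:[\kappa]^2\to\omega$ such that for every family $\mathcal W$ of $\kappa$ pairwise disjoint nonempty finite subsets of $\kappa$ and every $c\in\omega$ there are $a,b\in\mathcal W$ with $a<b$ and $e\equiv c$ on $a\times b$.

*Example.* Applied to families of singletons, $(S_\kappa)$ says that $e$ takes every value on $[H]^2$ for every $H\subset\kappa$ of size $\kappa$. Already this fails for $\kappa=\omega$: given $e:[\omega]^2\to\omega$, Ramsey's theorem for the partition "$e=0$ or $e\neq0$" gives an infinite $H$ such that $e\equiv0$ on $[H]^2$, and then the color $1$ is missed, or $e\ne0$ on $[H]^2$, and then the color $0$ is missed.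

**Proposition 4.** $\mathfrak b$ is regular and uncountable, and $(S_{\mathfrak b})$ holds.

The proof takes this section and the next. Write $\kappa=\mathfrak b$.

**Step 1: a well-ordered unbounded family.** The purpose is to have functions whose *every* cofinal subfamily is unbounded. Countable sets are bounded, so $\kappa$ is uncountable. Let $\{g_\alpha:\alpha<\kappa\}$ be unbounded. Recursively choose nondecreasing $f_\alpha\in\omega^\omega$ with $f_\alpha\ge^*g_\alpha$ and $f_\alpha\ge^*f_\beta$ for all $\beta<\alpha$. This is possible: fewer than $\mathfrak b$ functions are bounded, and a bound $g$ may be replaced by $n\mapsto\max_{i\le n}g(i)$.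

Let $I\subset\kappa$ be cofinal and suppose $f_\beta\le^*g$ for all $\beta\in I$. For each $\alpha$ pick $\beta\in I$ with $\beta\ge\alpha$; then $g_\alpha\le^*f_\alpha\le^*f_\beta\le^*g$. So all $g_\alpha$ are bounded, a contradiction. Hence every cofinal subfamily of $(f_\alpha)$ is unbounded. In particular no cofinal $I$ has size less than $\mathfrak b=\kappa$, so $\kappa$ is regular.

**Step 2: the coloring counts crossings.** For $\alpha<\beta<\kappa$ let
$$o(\alpha,\beta)=\#\{n:\ f_\alpha(n)>f_\beta(n)\ \text{and}\ f_\alpha(n+1)\le f_\beta(n+1)\},$$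
the number of times $f_\alpha$ falls from above $f_\beta$ to at most $f_\beta$. It is finite because $f_\alpha\le^*f_\beta$.

We shall be able to force the value of $o$ only up to an additive error $C$ that depends on the family $\mathcal W$. To absorb it, fix $h:\omega\to\omega$ such that for all $c,C\in\omega$ there is $p\ge1$ with $h\equiv c$ on $[p,p+C]$. (List all pairs $(c,C)$, cut $\{1,2,\dots\}$ into consecutive blocks, the block of $(c,C)$ having length $C+1$, and let $h=c$ on it; $h(0)=0$.) Put $e=h\circ o$.

**Lemma 5.** For each family $\mathcal W$ of $\kappa$ pairwise disjoint nonempty finite subsets of $\kappa$ there is $C\in\omega$ such that for all $p\ge1$ there are $a<b$ in $\mathcal W$ with $p\le o(\alpha,\beta)\le p+C$ for all $\alpha\in a$, $\beta\in b$.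

Lemma 5 gives $(S_\kappa)$: given $\mathcal W$ and $c$, take $C$ from the lemma, then $p$ with $h\equiv c$ on $[p,p+C]$, then $a<b$ from the lemma; $e\equiv c$ on $a\times b$.

## Forcing exactly $p$ crossings: proof of Lemma 5

**Step 1: normalizing the family.** The purpose is to arrange the members of $\mathcal W$ in a row. Since $\kappa$ is regular and uncountable, $\kappa$ members have the same size $N$; keep those. By disjointness at most $|\theta|<\kappa$ members meet a given $\theta<\kappa$. So we can recursively choose members beyond all earlier ones (the union of fewer than $\kappa$ finite sets is bounded in $\kappa$), and may assume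
$$\mathcal W=\{a_\xi:\xi<\kappa\},\qquad |a_\xi|=N,\qquad a_\xi<a_\eta\ \text{ for }\xi<\eta.$$
Let $f^1_\xi,\dots,f^N_\xi$ be the functions $f_\alpha$, $\alpha\in a_\xi$, in increasing order of $\alpha$, and $\mathbf f_\xi=(f^1_\xi,\dots,f^N_\xi):\omega\to\omega^N$. Write $\mathbf f_\xi{\upharpoonright}n$ for the restriction to $\{0,\dots,n-1\}$ and $|s|$ for the length of a finite sequence $s$.

**Step 2: a left pool, a right pool, and a function between them.** The purpose is that any function from the left pool will finally lie below any function from the right pool, with control over where "finally" begins. There are only countably many finite sequences in $\omega^N$. So there is a countable $D\subset\kappa$ such that for all $\xi,n$ some $\zeta\in D$ has $\mathbf f_\zeta{\upharpoonright}n=\mathbf f_\xi{\upharpoonright}n$. Fix $\delta<\kappa$ with $\delta>\sup D$, and let $b=f_{\min a_\delta}$. For $\zeta\in D$ we have $a_\zeta<a_\delta$, so $f^i_\zeta\le^*b$ for all $i$; choose $m(\zeta)$ with $f^i_\zeta(n)\le b(n)$ for all $n\ge m(\zeta)$ and all $i$. For $\xi>\delta$ we have $b\le^*f^j_\xi$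 for all $j$. Since there are only countably many possible thresholds, there are $n_0$ and $\Xi\subset(\delta,\kappa)$ with $|\Xi|=\kappa$ and
$$b(n)\le f^j_\xi(n)\quad\text{for all }n\ge n_0,\ \text{all }j,\ \text{all }\xi\in\Xi.$$
The left pool is $D$, the right pool is $\Xi$.

**Step 3: a tree of initial segments.** The purpose is to be able to extend initial segments without losing $\kappa$ many candidates. Let $T$ be the set of finite sequences $s$ in $\omega^N$ such that $\{\xi\in\Xi:\mathbf f_\xi{\upharpoonright}|s|=s\}$ has size $\kappa$, and $\Xi'=\{\xi\in\Xi:\mathbf f_\xi{\upharpoonright}n\in T\text{ for all }n\}$. The set $\Xi\setminus\Xi'$ is a union of countably many sets of size less than $\kappa$, one for each $s\notin T$, so it has size less than $\kappa$. Hence for $s\in T$ the set $[s]=\{\xi\in\Xi':\mathbf f_\xi{\upharpoonright}|s|=s\}$ has size $\kappa$. Note $\emptyset\in T$.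

**Step 4: above each node the functions can stay low and then jump.** The purpose is to use unboundedness. We claim: for $s\in T$ there are integers $n_1(s),\dots,n_N(s)\ge|s|$, an integer $K(s)$ and $\xi_k(s)\in[s]$ $(k\in\omega)$ such that for all $k$ and $j$
$$f^j_{\xi_k(s)}\le K(s)\ \text{ on }[0,n_j(s)),\qquad f^j_{\xi_k(s)}\ge k\ \text{ on }[n_j(s),\infty).\tag{2}$$

First, there is $n\ge|s|$ for which $\{\min_jf^j_\xi(n):\xi\in[s]\}$ is unbounded. Otherwise let $g(n)<\infty$ be its supremum for $n\ge|s|$ (and $g(n)=0$ for $n<|s|$). For $\xi\in[s]$ we have $f^1_\xi\le^*f^j_\xi$ for all $j$, so $f^1_\xi=^*\min_jf^j_\xi\le^*g$. Thus $g$ bounds $f_{\min a_\xi}$ for $\kappa$ many $\xi$, which is a cofinal subfamily of $(f_\alpha)$: a contradiction.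

Fix such an $n$ and choose $\xi_k\in[s]$ with $\min_jf^j_{\xi_k}(n)\ge k$. Pass to a subsequence so that for each of the finitely many pairs $(j,i)$ with $1\le j\le N$, $i\le n$, the sequence $(f^j_{\xi_k}(i))_k$ is either bounded or tends to $\infty$. For $i=n$ it tends to $\infty$, for every $j$. Let $n_j(s)$ be the least $i\le n$ for which it tends to $\infty$. Then $n_j(s)\ge|s|$, because for $i<|s|$ the values are constant, given by $s$. For $i<n_j(s)$ the sequence is bounded; let $K(s)$ be a common bound for all these. Pass to a further subsequence so that $f^j_{\xi_k}(n_j(s))\ge k$ for all $j,k$. Since the functions are nondecreasing, (2) follows.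

Put $q(s)=\max_jn_j(s)$, and let
$$C=q(\emptyset).$$

*The picture for $N=1$, $p=1$.* Take $s_0=\emptyset$ and a node $s_1\in T$ longer than $n_1(s_0)$. Let $x$ behave like $f^1_{\xi_k(s_0)}$ with $k>K(s_1)$: at $n_1(s_0)$ it jumps above $K(s_1)$. Let $y=f^1_{\xi_k(s_1)}$ with a huge $k$: it stays at most $K(s_1)$ until $n_1(s_1)>n_1(s_0)$, then jumps above $x$. So $x>y$ on $[n_1(s_0),n_1(s_1))$ and $x\le y$ afterwards: exactly one crossing from $n_1(s_0)$ on. Below $n_1(s_0)$ we know nothing, and this is the error $C$. For larger $p$ the two functions overtake each other in turn.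

**Step 5: the alternating ladder.** Let $p\ge1$. The purpose is to build nodes $s_0,\dots,s_{2p}$, the even ones forming one branch and the odd ones another, with interleaved jumps. Let $s_0=\emptyset$ and choose $s_1\in T$ with $|s_1|>q(s_0)$. For $0\le r\le2p-2$ let
$$s_{r+2}=\mathbf f_\xi{\upharpoonright}l\quad\text{where }\xi=\xi_k(s_r),\ k>K(s_{r+1}),\ l>q(s_{r+1}).$$
Since $\xi\in\Xi'$, $s_{r+2}\in T$. By construction $|s_{r+1}|>q(s_r)$ for $0\le r\le2p-1$. Moreover $l>q(s_{r+1})\ge|s_{r+1}|>q(s_r)\ge|s_r|$, so $s_{r+2}$ extends $s_r$.

Let $\mathbf f_{\xi'}$ be any member of our family extending $s_{r+2}$. It agrees with $\mathbf f_{\xi_k(s_r)}$ on $[0,l)$, and $l>q(s_r)\ge n_j(s_r)$ for all $j$. By (2), and by monotonicity beyond $n_j(s_r)$,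
$$f^j_{\xi'}\le K(s_r)\ \text{on }[0,n_j(s_r)),\qquad f^j_{\xi'}>K(s_{r+1})\ \text{on }[n_j(s_r),\infty)\qquad(1\le j\le N).\tag{3}$$

**Step 6: choosing the pair.** The purpose is to take one set from each pool. Choose $\zeta\in D$ with $\mathbf f_\zeta$ extending $s_{2p}$. Let $m'=\max(m(\zeta),n_0)$ and $\eta=\xi_k(s_{2p-1})$ with $k>\max_if^i_\zeta(m')$. Then $\zeta<\delta<\eta$, so $a_\zeta<a_\eta$.

Fix $i,j$ and put $x=f^i_\zeta$, $y=f^j_\eta$. Since $\mathbf f_\zeta$ extends $s_{2p},s_{2p-2},\dots,s_2$, the function $x$ satisfies (3) (with $i$ in place of $j$) for even $r\le2p-2$. Since $\mathbf f_\eta$ extends $s_{2p-1},s_{2p-3},\dots,s_1$, the function $y$ satisfies (3) for odd $r\le2p-3$; and by (2), $y\le K(s_{2p-1})$ on $[0,n_j(s_{2p-1}))$ and $y\ge k$ on $[n_j(s_{2p-1}),\infty)$. Hence: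

* for even $r\le2p-2$: $x>K(s_{r+1})\ge y$ on $[n_i(s_r),n_j(s_{r+1}))$;
* for odd $r\le2p-3$: $y>K(s_{r+1})\ge x$ on $[n_j(s_r),n_i(s_{r+1}))$;
* $y\ge x$ on $[n_j(s_{2p-1}),\infty)$. Indeed, for $n\le m'$ in this interval, $y(n)\ge k>x(m')\ge x(n)$; for $n\ge m'$, $y(n)\ge b(n)\ge x(n)$ by Step 2.

**Step 7: counting.** These intervals are consecutive and cover $[n_i(s_0),\infty)$. Each is nonempty: a left end taken at $s_r$ is at most $q(s_r)<|s_{r+1}|$, which is at most the right end taken at $s_{r+1}$. So among $n\ge n_i(s_0)$, exactly $p$ satisfy $x(n)>y(n)$ and $x(n+1)\le y(n+1)$, namely $n=n_j(s_r)-1$ for $r=1,3,\dots,2p-1$. At most $n_i(s_0)\le q(\emptyset)=C$ further such $n$ lie below $n_i(s_0)$. Hence $p\le o(\alpha,\beta)\le p+C$ for all $\alpha\in a_\zeta$, $\beta\in a_\eta$. This proves Lemma 5 and with it Proposition 4. $\square$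

## Prescribing all colors between infinitely many finite sets

From now on $\kappa$ is any regular uncountable cardinal satisfying $(S_\kappa)$. Composing $e$ with a bijection $\omega\to\omega\times\omega$ we get $d=(d_1,d_2):[\kappa]^2\to\omega\times\omega$ with the same property for all colors $c\in\omega\times\omega$. The property concerns one pair $a<b$; we need infinitely many sets at once, with a different prescribed color for each pair.

**Lemma 6.** Let $\mathcal W,\mathcal W'$ be families of $\kappa$ pairwise disjoint nonempty finite subsets of $\kappa$, and $c$ a color. Call $F\in\mathcal W$ *bad* if $\{G\in\mathcal W':F<G,\ d\equiv c\text{ on }F\times G\}$ has size less than $\kappa$. Then fewer than $\kappa$ members of $\mathcal W$ are bad.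

*Proof.* If $F$ is bad, regularity gives $\nu_F<\kappa$ exceeding $\min G$ for all $G$ in the displayed set. Suppose there are $\kappa$ bad sets. By disjointness we may recursively pick, for $\xi<\kappa$, a bad $F_\xi$ and $G_\xi\in\mathcal W'$ with $F_\xi<G_\xi$ and with $\min F_\xi$ larger than $\nu_{F_\eta}$ and all elements of $F_\eta\cup G_\eta$, for all $\eta<\xi$. The sets $F_\xi\cup G_\xi$ are pairwise disjoint. Apply the coloring property to them: two of them satisfy $a<b$ and $d\equiv c$ on $a\times b$, and necessarily $a=F_\xi\cup G_\xi$, $b=F_\eta\cup G_\eta$ with $\xi<\eta$. So $F_\xi<G_\eta$ and $d\equiv c$ on $F_\xi\times G_\eta$, whence $\min G_\eta<\nu_{F_\xi}$. But $\min G_\eta>\min F_\eta>\nu_{F_\xi}$, a contradiction. $\square$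

**Lemma 7.** Let $\mathcal W_n$ $(n\ge1)$ be families of $\kappa$ pairwise disjoint nonempty finite subsets of $\kappa$, and let $c(n,m)\in\omega\times\omega$ for $n<m$. Then there are $F_n\in\mathcal W_n$ with $F_1<F_2<\cdots$ and $d\equiv c(n,m)$ on $F_n\times F_m$ for all $n<m$.

*Proof.* Let $\mathcal W^0_m=\mathcal W_m$. Suppose $\mathcal W^{n-1}_m$ $(m\ge n)$ are given, each of size $\kappa$. For each $m>n$, fewer than $\kappa$ members of $\mathcal W^{n-1}_n$ are bad for $(\mathcal W^{n-1}_n,\mathcal W^{n-1}_m,c(n,m))$, by Lemma 6. Since $\kappa>\omega$ is regular, fewer than $\kappa$ members are bad for some $m>n$. So there is $F_n\in\mathcal W^{n-1}_n$ that is bad for no $m>n$, and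
$$\mathcal W^n_m=\{G\in\mathcal W^{n-1}_m:F_n<G,\ d\equiv c(n,m)\text{ on }F_n\times G\}\qquad(m>n)$$
has size $\kappa$. Continue. For $n<m$ we have $F_m\in\mathcal W^{m-1}_m\subset\mathcal W^n_m$, which is the assertion. $\square$

## A compact family of finite sets

Lemma 7 cuts both ways. The simplest family, all finite sets on whose pairs $d\equiv(1,1)$, admits many unions, but Lemma 7 with singletons and $c(n,m)=(1,1)$ gives an infinite set all of whose finite subsets belong to it. The definition must be more guarded.

**Definition (the family $\mathfrak F$).** By recursion on $|F|$, a finite $F\subset\kappa$ is in $\mathfrak F$ iff $|F|\le1$, or $F=A\cup B$ and $B=B_1\cup\dots\cup B_j$ with nonempty $A<B_1<\dots<B_j$, $A,B\in\mathfrak F$, and for some integer $\zeta\ge1$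
$$1\le j\le\zeta;\quad d_1\equiv\zeta\text{ on }A\times B;\quad d_1>\zeta\text{ on }[A]^2;\quad d_2(\alpha,\beta)\ge|B_i|\ \ (\alpha\in A,\ \beta\in B_i).\tag{4}$$

*Example.* For $\alpha<\beta$ the only decomposition is $A=\{\alpha\}$, $B=B_1=\{\beta\}$, so $\{\alpha,\beta\}\in\mathfrak F$ iff $d_1(\alpha,\beta)\ge1$ and $d_2(\alpha,\beta)\ge1$. A triple $\alpha<\beta<\gamma$ is in $\mathfrak F$ in exactly three cases:

* $A=\{\alpha\}$, $j=1$: $\{\beta,\gamma\}\in\mathfrak F$, $d_1(\alpha,\beta)=d_1(\alpha,\gamma)\ge1$, and $d_2(\alpha,\beta),d_2(\alpha,\gamma)\ge2$;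
* $A=\{\alpha\}$, $j=2$: $\{\beta,\gamma\}\in\mathfrak F$, $d_1(\alpha,\beta)=d_1(\alpha,\gamma)\ge2$, and $d_2(\alpha,\beta),d_2(\alpha,\gamma)\ge1$;
* $A=\{\alpha,\beta\}$: $\{\alpha,\beta\}\in\mathfrak F$, $d_1(\alpha,\gamma)=d_1(\beta,\gamma)=\zeta\ge1$, $d_1(\alpha,\beta)>\zeta$, and $d_2(\alpha,\gamma),d_2(\beta,\gamma)\ge1$.

*Remark: three of the conditions cannot be dropped.* By Lemma 7 with singletons there are $S=\{s_1<s_2<\cdots\}$ with $d(s_i,s_l)=(i,1)$ for $i<l$, and $S'=\{s_1'<s'_2<\cdots\}$ with $d\equiv(1,1)$ on pairs. If $j\le\zeta$ were dropped, every finite subset of $S$ would be admitted: split off the first element as $A$ and take singletons as the $B_i$. If the condition on $d_2$ were dropped, the same would happen with $j=1$ and $B_1$ the rest. If $d_1>\zeta$ on $[A]^2$ were dropped, every finite subset of $S'$ would be admitted, with $B$ the last element and $\zeta=j=1$. With all conditions present, no infinite set survives; this is Lemma 9.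

**Lemma 8.** $\mathfrak F$ is hereditary: $E\subset F\in\mathfrak F$ implies $E\in\mathfrak F$.

*Proof.* Induct on $|F|$. If $|E|\le1$ there is nothing to prove; otherwise $|F|\ge2$ and $F=A\cup B$ as in the definition. If $E\cap A=\emptyset$ then $E\subset B$, and $E\in\mathfrak F$ by the induction hypothesis for $B$. If $E\cap B=\emptyset$, use $A$. Otherwise $E\cap A$ and $E\cap B$ are nonempty and in $\mathfrak F$ by the induction hypothesis. The nonempty sets among the $E\cap B_i$ are at least one and at most $j\le\zeta$ in number, their sizes have not grown, and the conditions on $d$ pass to subsets. So (4) holds for $E$ with the same $\zeta$. $\square$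

**Lemma 9.** No infinite $S\subset\kappa$ has all its finite subsets in $\mathfrak F$.

*Proof.* Suppose $S$ does. Keeping its first $\omega$ elements, we may assume $S=\{s_1<s_2<\cdots\}$. For $n\ge2$ decompose $\{s_1,\dots,s_n\}$ as $A_n<B_{n,1}<\dots<B_{n,j_n}$ with parameter $\zeta_n$, and let $p_n=|A_n|$, so that $A_n=\{s_1,\dots,s_{p_n}\}$, $1\le p_n<n$. As $s_1\in A_n$ and $s_n$ is in the $B$-part, $d_1(s_1,s_n)=\zeta_n$.

*Case 1: some value $p$ equals $p_n$ for infinitely many $n$.* Consider only these $n$. Since $s_{p+1}$ is in the $B$-part, $\zeta_n=d_1(s_1,s_{p+1})=:\zeta$ does not depend on $n$, and $j_n\le\zeta$. Put $B_{n,i}=\emptyset$ for $j_n<i\le\zeta$. We bound $|B_{n,1}|+\dots+|B_{n,i}|$ by a number $c_i$ independent of $n$, starting with $c_0=0$. Given $c_{i-1}$, if $B_{n,i}\neq\emptyset$ its first element is some $s_u$ with $p<u\le p+c_{i-1}+1$, and by (4), $|B_{n,i}|\le d_2(s_1,s_u)$. So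
$$c_i=c_{i-1}+\max\{d_2(s_1,s_u):p<u\le p+c_{i-1}+1\}$$
works. Hence $n\le p+c_\zeta$ for infinitely many $n$, which is absurd.

*Case 2: each value is taken only finitely often, so $p_n\to\infty$.* Let $n_1=2$ and choose $n_{k+1}$ with $p_{n_{k+1}}\ge n_k$. Then $s_1,s_{n_k}\in A_{n_{k+1}}$, and $d_1>\zeta_{n_{k+1}}$ on $[A_{n_{k+1}}]^2$ gives
$$d_1(s_1,s_{n_k})>\zeta_{n_{k+1}}=d_1(s_1,s_{n_{k+1}})\qquad(k\ge1),$$
an infinite strictly decreasing sequence of natural numbers, a contradiction. $\square$

## From the family to a reflexive space

**Step 1: a space $Y$ in which the unit vectors are weakly small.** The purpose is to turn Lemma 9 into weak compactness. Let $Y$ be the completion of $c_{00}(\kappa)$ under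
$$\|a\|_Y=\max_{F\in\mathfrak F}\sum_{\gamma\in F}|a_\gamma| ,$$
a norm because singletons are in $\mathfrak F$. Let $K$ be the set of all $u\in\{-1,0,1\}^\kappa$ with $\operatorname{supp}u\in\mathfrak F$. It is closed in the product topology: let $u\in\overline K$ and let $E\subset\operatorname{supp}u$ be finite. Some $v\in K$ agrees with $u$ on $E$, so $E\subset\operatorname{supp}v\in\mathfrak F$ and $E\in\mathfrak F$ by Lemma 8. By Lemma 9, $\operatorname{supp}u$ is finite, and then it is itself in $\mathfrak F$. So $K$ is compact. Sending $e_\gamma$ to the coordinate function $u\mapsto u(\gamma)$ extends to an isometric embedding $Y\to C(K)$, since $\max_{u\in K}|\sum a_\gamma u(\gamma)|=\max_{F\in\mathfrak F}\sum_{\gamma\in F}|a_\gamma|$.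

Let $\gamma_1,\gamma_2,\dots$ be distinct. For each $u\in K$ we have $u(\gamma_n)\to0$, because $\operatorname{supp}u$ is finite, and $|e_{\gamma_n}|\le1$ on $K$. Bounded pointwise null sequences in $C(K)$ are weakly null, by the Riesz representation theorem and dominated convergence. So $e_{\gamma_n}\to0$ weakly. Hence every sequence in $\{\pm e_\gamma:\gamma<\kappa\}\cup\{0\}$ has a subsequence converging weakly to a point of this set (a constant one, or one tending to $0$). By Eberlein–Šmulian the set is weakly compact, and by Krein's theorem its closed convex hull $W$ is weakly compact. Note $W=-W$ and $W\subset B_Y$.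

**Step 2: interpolation.** The purpose is to make a reflexive space containing $W$ in its unit ball. This is the theorem of Davis, Figiel, Johnson and Pełczyński (J. Funct. Anal. 17 (1974), Lemma 1). Let $U_n=2^nW+2^{-n}B_Y$, let $\|\cdot\|_n$ be its gauge, and
$$Z=\Big\{y\in Y:\ \|y\|_Z=\Big(\sum_{n\ge1}\|y\|_n^2\Big)^{1/2}<\infty\Big\},\qquad J:Z\to Y\text{ the inclusion}.$$
Then $J$ is bounded, $W\subset B_Z$, and $Z$ is a reflexive Banach space. Here is the argument.

Since $U_1\subset\frac52B_Y$, $\|y\|_Y\le\frac52\|y\|_1\le\frac52\|y\|_Z$. If $w\in W$ then $2^nw\in U_n$, so $\|w\|_n\le2^{-n}$ and $\|w\|_Z^2\le\sum_{n\ge 1}4^{-n}=\frac13$.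

Each $\|\cdot\|_n$ is an equivalent norm on $Y$, because $U_n$ is bounded and contains $2^{-n}B_Y$; let $Y_n=(Y,\|\cdot\|_n)$. The map $\varphi:Z\to(\bigoplus_nY_n)_{\ell_2}$, $\varphi(z)=(Jz,Jz,\dots)$, is an isometry onto the set of constant sequences, which is closed. So $Z$ is complete. Its second adjoint $\varphi^{**}$ is an isometric embedding into $(\bigoplus_nY_n^{**})_{\ell_2}$, and $\varphi^{**}(z^{**})=(J^{**}z^{**},J^{**}z^{**},\dots)$.

Let $z^{**}\in Z^{**}$, $\|z^{**}\|\le1$. If $z\in B_Z$ then $\|z\|_n\le1$, so $Jz\in2U_n=2^{n+1}W+2^{1-n}B_Y$. By Goldstine's theorem $z^{**}$ is in the weak* closure of $B_Z$. So $J^{**}z^{**}$ is in the weak* closure of $2U_n$ in $Y^{**}$, which is contained in $2^{n+1}W+2^{1-n}B_{Y^{**}}$, since this is a sum of two weak* compact sets ($W$ is weakly compact). Thus the distance of $J^{**}z^{**}$ to $Y$ is at most $2^{1-n}$ for every $n$, and $J^{**}z^{**}=y\in Y$. Since $\varphi^{**}(z^{**})=(y,y,\dots)$ lies in the $\ell_2$-sum and the norm of $Y_n^{**}$ extends that of $Y_n$, $\sum\|y\|_n^2<\infty$, that is, $y\in Z$. Then $\varphi^{**}(z^{**}-y)=0$,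 so $z^{**}=y\in Z$. Hence $Z$ is reflexive.

**Step 3: the space $X$ and its basis.** Let $z_\gamma=J^{-1}e_\gamma$ (recall $e_\gamma\in W\subset Z$), and let $X$ be the closed linear span of $\{z_\gamma:\gamma<\kappa\}$ in $Z$. As a closed subspace of $Z$, $X$ is reflexive. Each sign change of coordinates is an isometry of $Y$ onto $Y$ that maps $W$ onto $W$, hence $U_n$ onto $U_n$; so it preserves every $\|\cdot\|_n$ and $\|\cdot\|_Z$. Thus $(z_\gamma)_{\gamma<\kappa}$ is a 1-unconditional basis of $X$. Since $\|e_\gamma-e_{\gamma'}\|_Y\ge1$ for $\gamma\ne\gamma'$, we have $\|z_\gamma-z_{\gamma'}\|\ge\|J\|^{-1}$, so the density of $X$ is at least $\kappa$. Rational combinations of the $z_\gamma$ show that it is exactly $\kappa$.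

**Step 4: probability vectors on sets of $\mathfrak F$ are long.** This is point (a) of the $\ell_1$ argument. For a finitely supported probability measure $\mu$ on $\kappa$ put $x_\mu=\sum_\gamma\mu(\gamma)z_\gamma$. As $z_\gamma\in B_Z$, $\|x_\mu\|\le1$. If $\operatorname{supp}\mu\in\mathfrak F$, then $\|Jx_\mu\|_Y=\mu(\operatorname{supp}\mu)=1$. Hence
$$\operatorname{supp}\mu\in\mathfrak F\ \Longrightarrow\ \|Jx_\mu\|_Y=1\ \text{ and }\ \|J\|^{-1}\le\|x_\mu\|\le1.\tag{5}$$

## Near-minimizers under an arbitrary equivalent norm on $X$

Let $|\cdot|$ be an equivalent norm on $X$. We prove (1) for this norm, with any $\kappa$ as above.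

**Step 1: classes and their infima.** The purpose is to set up the analogue of $V(\theta)$ from $\ell_1$, with an extra index for the values of $d_1$. For $\zeta\in\omega$ and $\theta<\kappa$ let
$$V(\zeta,\theta)=\{\mu:\ \operatorname{supp}\mu\in\mathfrak F,\ \operatorname{supp}\mu\subset[\theta,\kappa),\ d_1\ge\zeta\text{ on }[\operatorname{supp}\mu]^2\},$$
where $\mu$ ranges over finitely supported probability measures. It contains the Dirac measures at points at or above $\theta$. Let $\lambda(\zeta,\theta)=\inf\{|x_\mu|:\mu\in V(\zeta,\theta)\}$. By (5) and the equivalence of the norms, these numbers lie in a compact subinterval of $(0,\infty)$. They are nondecreasing in $\zeta$ and in $\theta$, since the classes shrink.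

For fixed $\zeta$, choose $\theta_1,\theta_2,\ldots<\kappa$ with $\lambda(\zeta,\theta_i)\ge\sup_\theta\lambda(\zeta,\theta)-\frac1i$. Since $\kappa$ is regular uncountable, $\sup_i\theta_i<\kappa$, and from there on $\lambda(\zeta,\cdot)$ is constant. Taking the supremum over the countably many $\zeta$, we get $\theta^*<\kappa$ with
$$\lambda(\zeta,\theta)=\lambda(\zeta,\theta^*)=:\lambda(\zeta)\qquad(\theta\ge\theta^*,\ \zeta\in\omega).$$
Let $\lambda=\sup_\zeta\lambda(\zeta)=\lim_\zeta\lambda(\zeta)>0$.

**Step 2: selecting near-minimizers with prescribed colors.** This is the step that replaces the failed step for Schreier sets. Fix $n\ge1$. For every $\theta\ge\theta^*$ there is $\mu\in V(n+1,\theta)$ with $|x_\mu|<\lambda(n+1)+\frac1n\le\lambda+\frac1n$. Letting $\theta$ increase past the supports already used, we recursively choose $\kappa$ such measures, all in $V(n+1,\theta^*)$, with pairwise disjoint supports. Since $\kappa$ is regular and uncountable, $\kappa$ of them have supports of the same cardinality $k_n$; keep those. Let $\mathcal W_n$ be the family of these supports; each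 member of $\mathcal W_n$ is the support of exactly one chosen measure.

Now that all the numbers $k_m$ are known, apply Lemma 7 with
$$c(n,m)=(n,k_m).$$
We obtain $\mu_n\in V(n+1,\theta^*)$ with $|x_{\mu_n}|<\lambda+\frac1n$ and supports $F_1<F_2<\cdots$, $|F_n|=k_n$, such that
$$d_1\equiv n,\quad d_2\equiv k_m=|F_m|\quad\text{on }F_n\times F_m\qquad(n<m).\tag{6}$$
Thus each point of $F_n$ knows the size of every later $F_m$.

**Step 3: unions stay in the family.** This is point (c). We claim: *if $n_1<\dots<n_k$ and $k\le n_1+1$, then $F_{n_1}\cup\dots\cup F_{n_k}\in\mathfrak F$, and $d_1\ge n_1$ on its pairs.*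

Induct on $k$. For $k=1$ this holds because $\mu_{n_1}\in V(n_1+1,\theta^*)$. Let $k\ge2$ and put
$$A=F_{n_1},\qquad B_i=F_{n_{i+1}}\ (1\le i\le k-1),\qquad B=B_1\cup\dots\cup B_{k-1},\qquad \zeta=n_1\ge1.$$
We check the definition of $\mathfrak F$.

* $A\in\mathfrak F$, as the support of $\mu_{n_1}$.
* $B\in\mathfrak F$, and $d_1\ge n_2>n_1$ on $[B]^2$, by the induction hypothesis for $n_2<\dots<n_k$, which applies since $k-1\le n_1\le n_2+1$.
* $j=k-1\le n_1=\zeta$.
* $d_1\equiv n_1=\zeta$ on $A\times B$, by (6).
* $d_1\ge n_1+1>\zeta$ on $[A]^2$, since $\mu_{n_1}\in V(n_1+1,\theta^*)$.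
* $d_2=|B_i|$ on $A\times B_i$, by (6).

So $A\cup B\in\mathfrak F$, and on its pairs $d_1\ge n_1$. Note that $d_1\equiv n_1$ on $A\times B$: starting from measures of level at least $n_1+1$ we land in level $n_1$. One level is lost, which is harmless because $\lambda(n_1)\to\lambda$.

**Step 4: the two-sided estimate.** Put $x_n=x_{\mu_n}$. Let $n_1<\dots<n_k$, $k\le n_1+1$, $a_i\ge0$, $\sum a_i=1$. The support of $\sum a_i\mu_{n_i}$ is a subset of $F_{n_1}\cup\dots\cup F_{n_k}$, so by Step 3 and Lemma 8, $\sum a_i\mu_{n_i}\in V(n_1,\theta^*)$. Therefore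
$$\lambda(n_1)\ \le\ \Big|\sum_{i=1}^ka_ix_{n_i}\Big|\ \le\ \max_i|x_{n_i}|\ \le\ \lambda+\frac1{n_1}.\tag{7}$$
With $\varepsilon_n=\max(\lambda-\lambda(n),\frac1n)\downarrow0$ this is (1).

**Step 5: weakly null, disjointly supported, separated.** The supports $F_n$ are disjoint. The functionals $z_\gamma^*$ have dense span in $X^*$: by reflexivity, a functional on $X^*$ vanishing on all of them is given by some $x\in X$ with $z_\gamma^*(x)=0$ for all $\gamma$, so $x=0$, and Hahn–Banach applies. Each $z_\gamma^*$ is nonzero on at most one $x_n$, and $\|x_n\|\le1$, so $x_n\to0$ weakly. For $n\ne m$, using $F_n\in\mathfrak F$,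
$$\|Jx_n-Jx_m\|_Y\ge\sum_{\gamma\in F_n}\mu_n(\gamma)=1,\qquad\text{so}\qquad\|x_n-x_m\|\ge\|J\|^{-1}.$$
Since $|\cdot|$ is equivalent to $\|\cdot\|$, the sequence is separated for $|\cdot|$ too.

**Step 6: $|\cdot|$ is not 2R, and not kR.** Let $y_n=x_n/(\lambda+\frac1n)$. Then $|y_n|\le1$ and $y_n-x_n/\lambda\to0$. For $m<n$, (7) applies to two terms because $2\le m+1$; for $m=n$ it applies with one term. So $|\frac12(x_m+x_n)|\to\lambda$ as $m,n\to\infty$, hence $|y_m+y_n|\to2$. If $(y_n)$ converged in norm, so would $(x_n)$, contradicting separation. So $|\cdot|$ is not 2R.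

Let $k\ge2$. For indices $n_1,\dots,n_k\ge k-1$, repetitions allowed, $\frac1k(x_{n_1}+\dots+x_{n_k})$ is a convex combination of at most $k$ different $x_n$, and $k\le\min_in_i+1$. By (7) its norm is between $\lambda(\min_in_i)$ and $\lambda+1/\min_in_i$. So $|y_{n_1}+\dots+y_{n_k}|\to k$ as $n_1,\dots,n_k\to\infty$, while $(y_n)$ does not converge: $|\cdot|$ is not kR.

By Proposition 4 we may take $\kappa=\mathfrak b$. This proves Theorems 1 and 2. Since $\mathfrak b$ is uncountable, $X$ is a nonseparable reflexive space without an equivalent 2R norm, so the existence of an equivalent 2R norm does not characterize reflexivity for nonseparable spaces. $\square$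

## Other densities, and the restriction $k\le n_1+1$

**Proof of Theorem 3.** The purpose is first to increase the density, then to change $\kappa$. A 2R norm restricts to a 2R norm on every closed subspace, directly from the definition, and so does a kR norm. Let $\tau\ge\kappa$. The space $X\oplus_2\ell_2(\tau)$ is reflexive and has density $\tau$. An equivalent 2R (or kR) norm on it would restrict to one on $X$, which has none. With $\kappa=\mathfrak b$ this gives all $\tau\ge\mathfrak b$.

The sections after Proposition 4 used only that $\kappa$ is regular, uncountable and satisfies $(S_\kappa)$. Shelah (*Colouring and non-productivity of $\aleph_2$-c.c.*, Ann. Pure Appl. Logic 84 (1997), 153–174) proved $\mathrm{Pr}_1(\aleph_2,\aleph_2,\aleph_2,\aleph_0)$ in ZFC: there is $c:[\omega_2]^2\to\omega_2$ such that for every family of $\aleph_2$ pairwise disjoint nonempty finite subsets of $\omega_2$ and every color $\gamma<\omega_2$ there are members $a<b$ with $c\equiv\gamma$ on $a\times b$. Replacing all colors $\ge\omega$ by $0$ gives $e:[\omega_2]^2\to\omega$ witnessing $(S_{\aleph_2})$: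 for a color $\gamma\in\omega$, a pair $a<b$ with $c\equiv\gamma$ on $a\times b$ still has $e\equiv\gamma$. As $\aleph_2$ is regular, we may take $\kappa=\aleph_2$ and obtain all $\tau\ge\aleph_2$.

By Odell–Schlumprecht there is no separable example, so the least density is at least $\aleph_1$; by the above it is at most $\aleph_2$, and it equals $\aleph_1$ when $\mathfrak b=\aleph_1$. $\square$

The argument does not decide the case of density $\aleph_1$ when $\mathfrak b>\aleph_1$.

**Remark (the restriction $k\le n_1+1$ in Theorem 2).** It can be relaxed to $k\le\varphi(n_1)$ for any prescribed $\varphi:\mathbb N\to\mathbb N$ by passing to a subsequence. Choose $N_1<N_2<\cdots$ with $N_n\ge\max(n,\varphi(n))$ and let $x_n'=x_{N_n}$. If $k\le\varphi(n_1)$ then $k\le N_{n_1}+1$, so (1) applies to $x_{N_{n_1}},\dots,x_{N_{n_k}}$ with error $\varepsilon_{N_{n_1}}\le\varepsilon_{n_1}$. It cannot be dropped: $(x_n)$ is weakly null, so by Mazur's theorem each tail has convex combinations of norm arbitrarily close to $0$. Once $\varepsilon_{n}<\lambda/2$ for all indices $n$ of that tail, an estimate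 (1) without restriction on $k$ would keep these norms above $\lambda/2$.
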